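\title{Algebraically maximal valued fields of rank one with separable defect extensions}

\begin{abstract}
We construct algebraically maximal valued fields of rank one, in characteristic $p$ and in mixed characteristic, that have a Galois extension with group $(\mathbb Z/p)^2$ and defect $p$. A nonzero subgroup $\Gamma$ of $\mathbb R$ and a field $k$ are the value group and residue field of an algebraically maximal field with a separable defect extension if and only if $\operatorname{char}k=p>0$, $\Gamma\not\cong\mathbb Z$, and $\Gamma\neq p\Gamma$ or $k\neq k^p$. In any rank, a finite separable extension of defect $d>1$ of an algebraically maximal field of residue characteristic $p$ has degree divisible by $pd$, so the degree $p^2$ is the smallest possible.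
\end{abstract}

\section{Introduction}\label{sec:intro}

Let $(K,v)$ be a valued field, with $v$ written additively. We denote by $O_K=\{x\in K\mid v(x)\ge0\}$ its valuation ring, by $\mathfrak m_K=\{x\in K\mid v(x)>0\}$ the maximal ideal, by $vK$ the value group and by $Kv=O_K/\mathfrak m_K$ the residue field. The field has \emph{rank one} if $v$ is nontrivial and $vK$ is archimedean, that is, $vK$ embeds as an ordered group into $\mathbb R$. An extension $(L|K,v)$ of valued fields is \emph{immediate} if $vL=vK$ and $Lv=Kv$, and $(K,v)$ is \emph{algebraically maximal} if it has no nontrivial immediate algebraic extension. An algebraically maximal field is henselian: $v$ extends uniquely to every algebraic extension of $K$.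

Let $(L|K,v)$ be a finite extension that is \emph{unibranched}, meaning that $v$ has only one extension from $K$ to $L$; this is automatic when $K$ is henselian. Put $e=(vL:vK)$ and $f=[Lv:Kv]$. The \emph{defect} of the extension is
\[
d(L|K,v)=\frac{[L:K]}{ef}.
\]
It is a standard fact that $d(L|K,v)=\tilde p^{\,\nu}$ for an integer $\nu\ge0$, where $\tilde p=\operatorname{char}Kv$ if this is positive and $\tilde p=1$ otherwise. The defect is the part of the degree that shows neither in the value group nor in the residue field. The extension is a \emph{defect extension} if $d>1$, that is, if the fundamental equality $[L:K]=ef$ fails, and a \emph{separable defect extension} if in addition $L|K$ is separable. The field $(K,v)$ is \emph{defectless} if all its finite unibranched extensions have defect $1$, and \emph{inseparably defectless} if all its finite purely inseparable extensions have defect $1$.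

A finite unibranched extension is immediate exactly when $d=[L:K]$. So for a henselian field, algebraic maximality says that no proper finite extension consists of defect only, while defectlessness says that no finite extension has any defect. The second condition implies the first. In residue characteristic $0$ every defect is $1$. In residue characteristic $p$ an algebraically maximal field has no defect extension of degree $p$, since there $d=p$ means that the extension is immediate. A defect can still appear in a tower $K\subset K_1\subset L$ with $K_1|K$ of defect $1$ and $L|K_1$ immediate, in other words when algebraic maximality is lost in passing from $K$ to a finite extension.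

This does happen. There are algebraically maximal fields of rank one, even with $vK\cong\mathbb Z$, that are not defectless (the Delon--Kuhlmann type examples). In these examples the defect arises from purely inseparable extensions: the fields are not inseparably defectless, and they do not provide separable defect extensions. There are also algebraically maximal fields of rank two with residue characteristic $p>0$, of characteristic $p$ or $0$, that admit separable defect extensions, for instance of degree $p^2$ with defect $p$. The following problem is posed in \cite{problem}.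

\begin{quote}
\textbf{Problem.} Is there an algebraically maximal valued field $(K,v)$ of rank one with a finite separable extension $L|K$ such that $d(L|K,v)>1$?
\end{quote}

The simplest cases suggest the answer no. If $vK\cong\mathbb Z$, a finite separable extension of a henselian field has defect $1$ (Proposition~\ref{prop:discrete}). Algebraic maximality passes to tame extensions (Proposition~\ref{prop:tame}), and it follows that there is no example with $p$-divisible value group and perfect residue field (Proposition~\ref{prop:divisible}). The answer is nevertheless yes, and in rank one these are the only obstructions. Throughout the paper $p$ is a prime.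

\begin{theorem}\label{thm:exist}
Let $\Gamma\le\mathbb R$ be a dense subgroup and $k$ a field of characteristic $p$ such that
\begin{equation}\label{eq:star}
\Gamma\neq p\Gamma\qquad\text{or}\qquad k\neq k^p .
\end{equation}
For each $c\in\{0,p\}$ there are an algebraically maximal field $(K,v)$ with $\operatorname{char}K=c$, $vK=\Gamma$, $Kv=k$, and a Galois extension $L|K$ with group $(\mathbb Z/p)^2$ and $d(L|K,v)=p$.
\end{theorem}

The theorem applies to $k=\mathbb F_p$ and $\Gamma=\mathbb Z[1/q]$ with a prime $q\neq p$, because $1/p\notin\mathbb Z[1/q]$. This answers the Problem affirmatively. In the extension $L|K$ of the theorem each intermediate field $M$ of degree $p$ has $d(M|K,v)=1$, as $K$ is algebraically maximal, so $L|M$ is immediate.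

\begin{theorem}\label{thm:class}
Let $\Gamma\neq0$ be a subgroup of $\mathbb R$, $k$ a field, and $c\in\{0,\operatorname{char}k\}$. There is an algebraically maximal field of characteristic $c$ with value group $\Gamma$ and residue field $k$ admitting a separable defect extension if and only if $\operatorname{char}k=p>0$, $\Gamma\not\cong\mathbb Z$, and \eqref{eq:star} holds.
\end{theorem}

\begin{theorem}\label{thm:degree}
Let $(K,v)$ be algebraically maximal, of any rank, with $\operatorname{char}Kv=p>0$, and let $L|K$ be finite separable with $d=d(L|K,v)>1$. Then $pd$ divides $[L:K]$; in particular $p^2$ divides $[L:K]$.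
\end{theorem}

By Theorem~\ref{thm:exist} the bound $p^2$ is attained.

Section~\ref{sec:prelim} collects the valuation theory that is used. Section~\ref{sec:idea} shows the idea of the construction in characteristic $2$, and Sections~\ref{sec:base}--\ref{sec:KL} prove Theorem~\ref{thm:exist}. Section~\ref{sec:tame} proves Theorem~\ref{thm:degree}, and Section~\ref{sec:class} proves Theorem~\ref{thm:class}.

\section{Valuation independence and approximation}\label{sec:prelim}

We put $v(0)=\infty$. An element $a$ is \emph{integral} if $v(a)\ge0$, and then $av$ is its residue; it is a \emph{$1$-unit} if $v(a-1)>0$. The $1$-units form a group. If among finitely many elements exactly one has the least value, their sum has that value. We write $\widetilde F$ for the algebraic closure of a field $F$.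

\subsection*{Textbook facts}
Let $(F,v)$ be a valued field.
\begin{itemize}
\item \emph{Extension and conjugacy.} The valuation $v$ extends to $\widetilde F$, and two extensions $v,v'$ satisfy $v'=v\circ\varphi$ for some $\varphi\in\operatorname{Aut}(\widetilde F|F)$. For $M|F$ algebraic, $vM/vF$ is a torsion group; so if $vF\le\mathbb R$, then $vM\le\mathbb R$.
\item \emph{Henselian fields.} If $F$ is henselian, then so is every algebraic extension $M$, and $v\circ\varphi=v$ for every $F$-embedding $\varphi\colon M\to\widetilde F$, because $v\circ\varphi$ also extends $v$ from $F$ to $M$. Hensel's lemma holds: if $q\in O_F[X]$ is monic and its reduction has a simple root $\bar\eta\in Fv$, then $q$ has a root in $O_F$ with residue $\bar\eta$. Every valued field has an immediate algebraic extension that is henselian, its henselization; this is why algebraically maximal fields are henselian.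
\item \emph{Towers.} The degree, $e$ and $f$ are multiplicative in towers of finite extensions, and over a henselian field so is the defect. If $F\subseteq M\subseteq M'$, then $M'|F$ is immediate if and only if $M'|M$ and $M|F$ are.
\end{itemize}

\subsection*{Valuation independence}
Let $M|F$ be an extension of valued fields. A family of nonzero elements $e_j\in M$ is \emph{valuation independent over $F$} if $v(\sum c_je_j)=\min_jv(c_je_j)$ for all finite sums with $c_j\in F$. Such a family is linearly independent, since a nontrivial combination has finite value. In a valuation independent basis, to approximate an element means to approximate each of its coordinates; both halves of this paper rest on that observation.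

\begin{lemma}\label{lem:indep}
Let $b_i\in M\setminus\{0\}$ have values in distinct cosets of $vF$, and let $u_j\in M$ have value $0$ and residues linearly independent over $Fv$. Then the products $b_iu_j$ are valuation independent over $F$.
\end{lemma}

\begin{proof}
Let $c_j\in F$ be not all zero and let $c_{j_0}$ have the least value. The residue of $\sum_j(c_j/c_{j_0})u_j$ is a combination of the $u_jv$ in which $u_{j_0}v$ has coefficient $1$, so it is nonzero. Hence $v(\sum_jc_ju_j)=\min_jv(c_j)\in vF$. In a sum $\sum_ib_i\bigl(\sum_jc_{ij}u_j\bigr)$ the nonzero summands therefore have values in distinct cosets of $vF$, and the value of the sum is $\min_i\bigl(v(b_i)+\min_jv(c_{ij})\bigr)$.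
\end{proof}

For $M|F$ finite and any extension of $v$ to $M$, the lemma gives the \emph{fundamental inequality} $ef\le[M:F]$, and a valuation independent basis of $M|F$ when $ef=[M:F]$.

\subsection*{Best approximations}
For $x\in M$ put $v(x-F)=\{v(x-c)\mid c\in F\}$. A maximum of this set is a best approximation of $x$ from $F$. Immediate extensions have no best approximations, and in degree $p$ the converse holds.

\begin{lemma}\label{lem:nomax}
If $M|F$ is immediate and $x\in M\setminus F$, then $v(x-F)$ has no maximum.
\end{lemma}

\begin{proof}
Let $c\in F$. Choose $b\in F$ with $v(b)=v(x-c)$ and $u\in F$ with the same residue as $(x-c)/b$. Then $v\bigl(x-(c+bu)\bigr)>v(b)=v(x-c)$.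
\end{proof}

\begin{lemma}\label{lem:degp}
Let $F(\sigma)|F$ be unibranched of degree $p=\operatorname{char}Fv$. If $v(\sigma-F)$ has no maximum, then the extension is immediate, so its defect is $p$.
\end{lemma}

\begin{proof}
We have $def=p$ with integers $d,e,f$. Suppose that the extension is not immediate. Then $e=p$ or $f=p$. If $e=p$, choose $\eta\ne0$ with $v(\eta)\notin vF$; its value generates the group $vF(\sigma)/vF$ of order $p$. If $f=p$, choose $\eta$ with $v(\eta)=0$ and $\eta v\notin Fv$; its residue has degree $p$ over $Fv$. In both cases $1,\eta,\dots,\eta^{p-1}$ is a valuation independent basis by Lemma~\ref{lem:indep}. Write $\sigma=\sum_ic_i\eta^i$. For $c\in F$,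
\[
v(\sigma-c)=\min\Bigl(v(c_0-c),\ \min_{i\ge1}v(c_i\eta^i)\Bigr)\le\min_{i\ge1}v(c_i\eta^i)=v(\sigma-c_0),
\]
so $v(\sigma-c_0)$ is a maximum of $v(\sigma-F)$, a contradiction.
\end{proof}

\subsection*{Pseudo-Cauchy sequences}
A sequence $(c_\nu)$ in $F$, indexed by a well-ordered set without last element, is \emph{pseudo-Cauchy} if $v(c_\kappa-c_\nu)>v(c_\nu-c_\mu)$ whenever $\mu<\nu<\kappa$. Then $v(c_\nu-c_\mu)=\gamma_\mu$ for all $\nu>\mu$, where $\gamma_\mu=v(c_{\mu+1}-c_\mu)$, and the $\gamma_\mu$ increase strictly. An element $x$ of a valued extension field is a \emph{limit} of the sequence if $v(x-c_\nu)=\gamma_\nu$ for all $\nu$. The $\gamma_\nu$ may be bounded, and limits need not be unique: if $x$ is a limit and $v(x-x')>\gamma_\nu$ for all $\nu$, then $x'$ is a limit as well.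

\begin{theorem}[Kaplansky {\cite[Theorems 2 and 3]{Kap}}]\label{thm:kap}
Every pseudo-Cauchy sequence in a valued field $F$ has a limit in some immediate extension of $F$. If a pseudo-Cauchy sequence $(c_\nu)$ in $F$ has no limit in $F$, and there is a polynomial $g\in F[X]$ such that $v(g(c_\nu))$ is eventually strictly increasing, then $F$ has a nontrivial immediate algebraic extension.
\end{theorem}

\section{The idea in characteristic two}\label{sec:idea}

We want a field $K$ that is algebraically maximal while $K_1=K(\tau)$ is not. The mechanism is clearest in a purely inseparable model.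

\begin{example}\label{ex:model}
Let $v$ be the $t$-adic valuation on $\mathbb F_2((t))$. This field is uncountable and $K_0=\mathbb F_2(t)$ is countable, so there are $x,y\in\mathbb F_2[[t]]$ algebraically independent over $K_0$. Put $s=x^2+ty^2$, the series with even part $x^2$ and odd part $ty^2$, and let $K$ be the relative algebraic closure of $K_0(s)$ in $\mathbb F_2((t))$. Then $vK=\mathbb Z$ and $Kv=\mathbb F_2$.

The field $K$ is algebraically maximal. Let $K'|K$ be immediate and algebraic. By Lemma~\ref{lem:nomax} the set $v(a-K)\subseteq\mathbb Z$ is unbounded above for $a\in K'\setminus K$, so $K$ is dense in $K'$. Hence $K'$ embeds over $K$ into the completion $\mathbb F_2((t))$ of $K$, in which $K$ is algebraically closed, and $K'=K$.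

Let $\tau=t^{1/2}$ and $\sigma=s^{1/2}=x+\tau y$. If $\sigma=w_0+\tau w_1$ with $w_0,w_1\in K$, then $w_0=x$ and $w_1=y$, because $1,\tau$ is a basis of $\mathbb F_2((\tau))$ over $\mathbb F_2((t))$. This is impossible, since $K$ has transcendence degree at most $1$ over $K_0$. So $L=K(\tau,\sigma)$ has degree $4$ over $K$. As $L\subseteq\mathbb F_2((\tau))$, we have $e=2$, $f=1$, and $d(L|K,v)=2$.
\end{example}

The single element $s$ encodes two independent elements $x$ and $y$. Over $K(\tau)$ they can be decoded, and $K$ has room for only one transcendental. To make $L|K$ separable, fix $z\in K_0$ with $v(z)>v(t)$ and replace the square roots by roots of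
\[
\tau^2+z\tau=t,\qquad\sigma^2+z\sigma=s .
\]
The error $\eta=\sigma+x+\tau y$ satisfies
\[
\eta^2=(z\sigma+s)+x^2+(z\tau+t)y^2=z(\sigma+\tau y^2),
\]
so $v(\eta)\ge\rho:=v(z)/2$. This estimate ties $\sigma$ to $x+\tau y$ up to the finite precision $\rho$ only. If $w=w_0+\tau w_1\in K(\tau)$ satisfies $v(\sigma-w)\ge\rho$, and $1,\tau$ are valuation independent, we can conclude only that
\begin{equation}\label{eq:disc}
v(w_0-x)\ge\rho,\qquad v(w_1-y)\ge\rho-v(\tau).
\end{equation}
In $\mathbb F_2((t))$ truncations of the series $x$ and $y$ satisfy \eqref{eq:disc}, and there is no contradiction.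

The remedy is to choose $x,y$ in an immediate extension of $K_0$ so that \emph{every} pair $(w_0,w_1)$ satisfying \eqref{eq:disc} is algebraically independent over $K_0$. Then no $a\in K_0$ has $v(x-a)\ge\rho$, for $(a,y)$ would be a dependent pair. So $v(x-K_0)$ is bounded by $\rho$, and by Lemma~\ref{lem:nomax} it has no maximum. This cannot happen in $\mathbb Z$; it can in a dense value group. We take $x$ and $y$ to be limits of pseudo-Cauchy sequences $(a_n)$, $(b_n)$ whose values $v(x-a_n)$, $v(y-b_n)$ increase to $\rho$ and $\rho-v(\tau)$, and we use the $n$-th step to move off the $n$-th plane curve. The elements $a_n+\tau b_n$ approximate $\sigma$ with values increasing to $\rho$, the transcendence degree prevents the value $\rho$ from being reached, and Lemma~\ref{lem:degp} shows that $L|K(\tau)$ is immediate. In characteristic $0$ the equations are $\tau^p=t$ and $\sigma^p=s$, and the error comes from the binomial coefficients, so that $p\rho=v(p)$.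

\section{The base fields}\label{sec:base}

The base field $K_0$ must have value group $\Gamma$ and residue field $k$, which may be uncountable, whereas a sequence can deal with only countably many curves. We therefore build the sequences over a countable subfield $E$ and construct $K_0$ so that polynomials over $K_0$ reduce to polynomials over $E$. An extension $F'|F$ of valued fields has \emph{property} (S) if
\begin{quote}
for every finite $C\subset F'$ there are $d\in F'\setminus\{0\}$ and finitely many $e_j\in F'$, valuation independent over $F$, with $dC\subset\sum_jFe_j$.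
\end{quote}
The factor $d$ serves to clear denominators in rational function fields.

\begin{lemma}\label{lem:prescribe}
Let $(F,v)$ be a valued field with $vF\le\Gamma'\le\mathbb R$ and $Fv\subseteq k'$. There is an extension $(F',v)$ of $(F,v)$ with $vF'=\Gamma'$, $F'v=k'$ and property \emph{(S)}. If $F,\Gamma',k'$ are countable, $F'$ can be taken countable.
\end{lemma}

\begin{proof}
\emph{Simple steps.} Let $M\supseteq F$ be a valued field with $vM\le\Gamma'$ and $Mv\subseteq k'$. We use four kinds of extensions $M(Z)|M$. In (a) and (c) we use the standard fact that for $Z$ transcendental and $\gamma\in\mathbb R$ the rule $v(\sum c_iZ^i)=\min_i(v(c_i)+i\gamma)$ defines a valuation on $M[Z]$, and hence on $M(Z)$.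
\begin{itemize}
\item[(a)] No positive multiple of $\gamma\in\Gamma'$ lies in $vM$. Take the valuation just described. The terms of a nonzero polynomial have distinct values, so every nonzero element of $M(Z)$ is $cZ^n$ times a $1$-unit, with $c\in M$, $n\in\mathbb Z$. The value group is $vM\oplus\mathbb Z\gamma$. An element of value $0$ has $n=0$ and residue $cv$, so the residue field is unchanged.
\item[(b)] $\gamma\in\Gamma'\setminus vM$ and $\ell\gamma\in vM$ with $\ell$ prime. Let $Z$ be a root of $X^\ell-b$, where $b\in M$ and $v(b)=\ell\gamma$, and extend $v$ in any way. Then $v(Z)=\gamma$ has order $\ell$ modulo $vM$, so $\ell\le e\le ef\le[M(Z):M]\le\ell$. The value group is $vM+\mathbb Z\gamma$ and the residue field is unchanged.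
\item[(c)] $\xi\in k'$ is transcendental over $Mv$. Take the valuation above with $\gamma=0$. A nonzero polynomial is $c\,g(Z)$ with $c\in M$ and $g\in O_M[X]$ of nonzero reduction $\bar g$; here $v(g(Z))=0$, and the residue of $g(Z)$ is $\bar g(Zv)\ne0$. So the value group is unchanged, $Zv$ is transcendental over $Mv$, and the residue field is $Mv(Zv)$. We identify $Zv$ with $\xi$.
\item[(d)] $\xi\in k'\setminus Mv$ is algebraic of degree $n$ over $Mv$. Let $Z$ be a root of a monic lift to $O_M[X]$ of the minimal polynomial of $\xi$, and extend $v$ in any way. Then $Zv$ is a root of that minimal polynomial, so $n\le f\le ef\le[M(Z):M]\le n$. The value group is unchanged, and the residue field is $Mv(Zv)$, which we identify with $Mv(\xi)$ by $Zv\mapsto\xi$.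
\end{itemize}
In each case $M(Z)$ is the fraction field of $M[Z]$, and $M[Z]$ is spanned by powers $Z^i$ that are valuation independent over $M$: all $i\ge0$ in (a) and (c), by definition of $v$, and $0\le i<[M(Z):M]$ in (b) and (d), by Lemma~\ref{lem:indep}.

\emph{Iteration.} Well-order the disjoint union of $\Gamma'$ and $k'$, in order type at most $\omega$ if both are countable. Starting from $M=F$, treat the elements one after the other and take unions at limit stages. Let the current element be $\gamma\in\Gamma'$. If $\gamma\in vM$, do nothing. If no positive multiple of $\gamma$ lies in $vM$, apply (a). Otherwise let $\ell_1\cdots\ell_r$, with primes $\ell_i$, be the order of $\gamma$ modulo $vM$, and adjoin $\gamma_i=\ell_{i+1}\cdots\ell_r\gamma$ for $i=1,\dots,r$ in turn. Step (b) applies, since $\ell_i\gamma_i$ lies in the group reached so far, while $\gamma_i$ does not: its order modulo $vM$ is $\ell_1\cdots\ell_i$, and that group contains $vM$ with index $\ell_1\cdots\ell_{i-1}$. If the current element is $\xi\in k'$, do nothing, or apply (c) or (d). The union $F'$ of all these fields has $vF'=\Gamma'$ and $F'v=k'$,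 and it is countable if $F,\Gamma',k'$ are.

\emph{Property} (S) over $F$ holds for $F$ itself, with $d=e_1=1$. It passes to unions of chains because $C$ is finite. Suppose that it holds for $M$, and let $C\subset M(Z)$ be finite. Choose $d_1\neq0$ with $d_1C\subset M[Z]$, expand the elements of $d_1C$ in the powers $Z^i$ above, and apply (S) to the finite set of coefficients. This gives $d_2\in M\setminus\{0\}$ and $e_j\in M$, valuation independent over $F$, with $d_1d_2C\subset\sum_{i,j}Fe_jZ^i$. The $e_jZ^i$ are valuation independent over $F$, since for $c_{ij}\in F$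
\[
v\Bigl(\sum_{i,j}c_{ij}e_jZ^i\Bigr)=\min_iv\Bigl(\Bigl(\sum_jc_{ij}e_j\Bigr)Z^i\Bigr)=\min_{i,j}v(c_{ij}e_jZ^i).\qedhere
\]
\end{proof}

From now until the end of Section~\ref{sec:KL}, let $\Gamma$, $k$, $c$ be as in Theorem~\ref{thm:exist}.

\subsection*{The precision $\rho$}
Fix $\delta\in\Gamma$ with $\delta>0$ and put $\rho=(p-1)\delta/p$. We define a valued field $E_0$ with $vE_0=\mathbb Z\delta$ and $E_0v=\mathbb F_p$, and an element $h\in E_0$.
\begin{itemize}
\item If $c=0$, let $E_0=\mathbb Q(\zeta)$ with a primitive $p$-th root of unity $\zeta$, let $v$ extend the $p$-adic valuation with $v(p)=p\rho=(p-1)\delta$, and put $h=0$. In $p=\prod_{i=1}^{p-1}(1-\zeta^i)$ all factors have the same value, since any two divide each other in $\mathbb Z[\zeta]$. So $v(1-\zeta)=\delta$, and the fundamental inequality gives $e=p-1$, $f=1$.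
\item If $c=p$, let $E_0=\mathbb F_p(z)$ with the $z$-adic valuation, $v(z)=\delta$, and put $h=z^{p-1}$.
\end{itemize}
In both cases $v(p)\ge p\rho$ and $v(h)\ge p\rho$. In a valued field extending $E_0$ we write $A\equiv B$ for $v(A-B)\ge p\rho$. Congruences may be added and multiplied by integral elements, and if $A\equiv B$ and $v(B)<p\rho$, then $v(A)=v(B)$. The polynomial $(X-Y-Z)^p-(X^p-Y^p-Z^p)\in\mathbb Z[X,Y,Z]$ vanishes modulo $p$, for $p=2$ as well. Hence
\begin{equation}\label{eq:frob}
(A-B-C)^p\equiv A^p-B^p-C^p\qquad\text{for integral }A,B,C .
\end{equation}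
So the $p$-th power map is additive up to precision $p\rho$, and a root of $X^p-hX-a$ with $a$ integral is a $p$-th root of $a$ up to the same precision. The reason for putting $\zeta$ or $z$ into $E_0$ is the following.

\begin{lemma}\label{lem:cyclic}
Let $F\supseteq E_0$ be a field, $a\in F$, and $\alpha\in\widetilde F$ a root of $X^p-hX-a$. Then $F(\alpha)|F$ is Galois of degree $1$ or $p$.
\end{lemma}

\begin{proof}
We may assume $\alpha\notin F$. If $c=p$, the roots are the $p$ distinct elements $\alpha+iz$ with $i\in\mathbb F_p$, because $(iz)^p-z^{p-1}iz=0$. If $c=0$, they are the $p$ distinct elements $\zeta^i\alpha$. So $F(\alpha)|F$ is Galois, and $\varphi\mapsto(\varphi(\alpha)-\alpha)/z$, respectively $\varphi\mapsto\varphi(\alpha)/\alpha$, embeds its group into a group of order $p$.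
\end{proof}

\subsection*{The element $t$}
Hypothesis \eqref{eq:star} supplies an element $t$ whose $p$-th root enlarges the value group or the residue field. If both alternatives of \eqref{eq:star} hold, choose either case. Note that $\Gamma$ has countable subgroups dense in $\mathbb R$ that contain any given finite set: add a sequence of positive elements of $\Gamma$ tending to $0$ to the generators.

\emph{Case I: $\Gamma\neq p\Gamma$.} The subgroup $p\Gamma$ is dense in $\mathbb R$, and so is each of its cosets. So there is $\gamma\in\Gamma\setminus p\Gamma$ with $0<\gamma<p\rho$. Let $\Delta\le\Gamma$ be a countable dense subgroup containing $\delta$ and $\gamma$, and let $k_0=\mathbb F_p$.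

\emph{Case II: there is $\xi\in k\setminus k^p$.} Let $\Delta\le\Gamma$ be a countable dense subgroup containing $\delta$, and let $k_0=\mathbb F_p(\xi)$.

By Lemma~\ref{lem:prescribe} there is a countable field $E\supseteq E_0$ with $vE=\Delta$, $Ev=k_0$, and then a field $K_0\supseteq E$ with $vK_0=\Gamma$, $K_0v=k$ such that $K_0|E$ has property (S). (For $\Gamma=\mathbb Z[1/q]$ and $k=\mathbb F_p$ one may take $\Delta=\Gamma$ and $K_0=E$.) Choose $t\in E$ with $v(t)=\gamma$ in Case~I, and with $v(t)=0$, $tv=\xi$ in Case~II. Put
\[
\theta=v(t)/p,\qquad\text{so that }0\le\theta<\rho .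
\]

\begin{lemma}\label{lem:form}
Let $F|K_0$ be an immediate extension and $A,B\in F$. Then
\[
v(A^p+tB^p)=\min\bigl(p\,v(A),\ v(t)+p\,v(B)\bigr).
\]
\end{lemma}

\begin{proof}
This holds if the two values on the right differ or are both $\infty$. In Case~I finite values differ, because $v(t)\notin p\Gamma$. In Case~II, if they are finite and equal, then $v(A/B)=0$ and the residue of $(A/B)^p$ lies in $k^p$. Since $-1=(-1)^p$ in $k$, we have $-\xi\notin k^p$. So $(A/B)^p+t$ has nonzero residue, and $v(A^p+tB^p)=p\,v(B)$.
\end{proof}

\section{A generic pair of pseudo-Cauchy sequences}\label{sec:generic}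

How can knowledge of $(w_0,w_1)$ up to finite precision force $g(w_0,w_1)\neq0$? For $g=X-Y$ it suffices to know that $v(w_0)=\alpha$ and $v(w_1)=\beta$ with $\alpha\neq\beta$, since then $v(w_0-w_1)=\min(\alpha,\beta)$. In general, expand $g$ around the current approximation and choose $\alpha,\beta$ so that no two terms have the same value.

Enumerate the nonzero polynomials of $E[X,Y]$ as $g_1,g_2,\dots$; here we use that $E$ is countable. Put $a_1=b_1=0$ and $\alpha_0=\beta_0=0$. Given $a_n,b_n\in E$, write
\[
g_n(a_n+U,b_n+V)=\sum c_{ij}U^iV^j ,
\]
a nonzero polynomial over $E$. Choose $\alpha_n,\beta_n\in\Delta$ with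
\[
\max\bigl(\alpha_{n-1},\rho-\tfrac1n\bigr)<\alpha_n<\rho,\qquad\max\bigl(\beta_{n-1},\rho-\theta-\tfrac1n\bigr)<\beta_n<\rho-\theta
\]
such that the numbers $v(c_{ij})+i\alpha_n+j\beta_n$ with $c_{ij}\neq0$ are pairwise distinct. This is possible. The inequalities describe a nonempty open rectangle in $\mathbb R^2$, each coincidence $v(c_{ij})+i\alpha+j\beta=v(c_{i'j'})+i'\alpha+j'\beta$ with $(i,j)\neq(i',j')$ describes a line, and the rectangle minus finitely many lines is a nonempty open set, which meets the dense set $\Delta^2$. This is the essential use of density. Choose $r_n,r_n'\in E$ with values $\alpha_n,\beta_n$ and put $a_{n+1}=a_n+r_n$, $b_{n+1}=b_n+r_n'$.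

The sequences $(\alpha_n)$ and $(\beta_n)$ are positive and increase strictly to $\rho$ and $\rho-\theta$. All $a_n,b_n$ are integral, and for $n>m$ the sum $a_n-a_m=r_m+\dots+r_{n-1}$ has $r_m$ as its only term of least value; the same holds for $b_n-b_m$. Thus
\begin{equation}\label{eq:pcs}
v(a_n-a_m)=\alpha_m,\qquad v(b_n-b_m)=\beta_m\qquad(n>m),
\end{equation}
and $(a_n)$, $(b_n)$ are pseudo-Cauchy sequences.

\begin{proposition}\label{prop:generic}
Let $(F,v)$ be a valued extension field of $K_0$, and let $w_0,w_1\in F$ satisfy $v(w_0-a_n)=\alpha_n$ and $v(w_1-b_n)=\beta_n$ for all $n$. Then $w_0,w_1$ are algebraically independent over $K_0$.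
\end{proposition}

\begin{proof}
First let $g=g_m\in E[X,Y]$ and $n>m$. We claim that
\begin{equation}\label{eq:stable}
v\bigl(g(w_0,w_1)-g(a_n,b_n)\bigr)>v\bigl(g(a_n,b_n)\bigr)\neq\infty .
\end{equation}
Put $U=w_0-a_m$, $U'=a_n-a_m$, $V=w_1-b_m$, $V'=b_n-b_m$. Then $v(U)=v(U')=\alpha_m$ and $v(U-U')=v(w_0-a_n)=\alpha_n>\alpha_m$, and $v(V)=v(V')=\beta_m$ and $v(V-V')=v(w_1-b_n)=\beta_n>\beta_m$. So $U/U'$ and $V/V'$ are $1$-units, hence so is $U^iV^j/U'^iV'^j$, which means
\[
v(U^iV^j-U'^iV'^j)>i\alpha_m+j\beta_m .
\]
Let $c_{ij}$ be the coefficients of step $m$ and $\mu=\min(v(c_{ij})+i\alpha_m+j\beta_m)$. The minimum is finite and attained exactly once, so $g(a_n,b_n)=\sum c_{ij}U'^iV'^j$ has value $\mu$. Each term of $g(w_0,w_1)-g(a_n,b_n)=\sum c_{ij}(U^iV^j-U'^iV'^j)$ has value $>\mu$. This proves \eqref{eq:stable}.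

Now let $0\neq g\in K_0[X,Y]$. Apply (S) to the set of coefficients of $g$. After multiplying $g$ by a nonzero element of $K_0$ and dropping zero terms, $g=\sum_je_jq_j$ with finitely many $e_j\in K_0$ valuation independent over $E$ and $0\neq q_j\in E[X,Y]$. Each $q_j$ occurs in the enumeration, so for large $n$ inequality \eqref{eq:stable} holds for all $q_j$. As $q_j(a_n,b_n)\in E$,
\begin{align*}
v\bigl(g(w_0,w_1)-g(a_n,b_n)\bigr)&\ge\min_j\Bigl(v(e_j)+v\bigl(q_j(w_0,w_1)-q_j(a_n,b_n)\bigr)\Bigr)\\
&>\min_jv\bigl(e_jq_j(a_n,b_n)\bigr)=v\bigl(g(a_n,b_n)\bigr)\neq\infty .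
\end{align*}
If $g(w_0,w_1)$ were $0$, the first and the last value would be equal. So $g(w_0,w_1)\neq0$.
\end{proof}

Some condition like (S) is needed: for a field $K_0$ that already contains a limit of $(a_n)$ the proposition is false as soon as a limit of $(b_n)$ is adjoined.

\section{The fields $K$ and $L$}\label{sec:KL}

\subsection*{The field $K$}
By Theorem~\ref{thm:kap}, applied first to $(a_n)$ over $K_0$ and then to $(b_n)$ over $K_0(x)$, there is an immediate extension $K_0(x,y)|K_0$ with $v(x-a_n)=\alpha_n$ and $v(y-b_n)=\beta_n$ for all $n$. For $n=1$ this shows that $x$ and $y$ are integral. Put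
\[
s=x^p+ty^p .
\]
The extension $K_0(s)|K_0$ is immediate. Fix an extension of $v$ from $K_0(s)$ to its algebraic closure $\Omega$. The union of a chain of immediate extensions is immediate, so by Zorn's lemma there is a field $K$ that is maximal among the subfields of $\Omega$ immediate over $K_0(s)$. Then $\widetilde K=\Omega$, $vK=\Gamma$, $Kv=k$, $\operatorname{char}K=c$, and
\begin{equation}\label{eq:trdeg}
\operatorname{trdeg}(K|K_0)\le1 .
\end{equation}

The field $K$ is algebraically maximal. Let $(K',v')$ be an immediate algebraic extension of $(K,v)$. We may assume $K'\subseteq\Omega$ and extend $v'$ to $\Omega$. By conjugacy $v'=v\circ\varphi$ with $\varphi\in\operatorname{Aut}(\Omega|K)$. Then $(\varphi(K'),v)$ is isomorphic to $(K',v')$ over $K$, hence immediate over $K$ and over $K_0(s)$, so $\varphi(K')=K$ by maximality. In particular $K$ is henselian.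

The elements $x,y$ need not lie in $\Omega$. We record what $s$ remembers of them and do not use them afterwards. Put
\[
\lambda_n=\min(\alpha_n,\theta+\beta_n).
\]
As $(\alpha_n)$ and $(\theta+\beta_n)$ both increase strictly to $\rho$, so does $(\lambda_n)$; in particular $\lambda_n<\rho$.

\begin{lemma}\label{lem:s}
For all $n$ we have $v(s-a_n^p-tb_n^p)=p\lambda_n$.
\end{lemma}

\begin{proof}
We compute in $K_0(x,y)$. All of $x,y,t,a_n,b_n$ are integral, so \eqref{eq:frob} with $C=0$ gives
\[
s-a_n^p-tb_n^p=(x^p-a_n^p)+t(y^p-b_n^p)\equiv(x-a_n)^p+t(y-b_n)^p .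
\]
By Lemma~\ref{lem:form} the right side has value $\min(p\alpha_n,p\theta+p\beta_n)=p\lambda_n<p\rho$.
\end{proof}

\subsection*{The defectless step}
Let $\tau,\sigma\in\widetilde K$ satisfy
\[
\tau^p-h\tau=t,\qquad\sigma^p-h\sigma=s .
\]
Both are roots of monic polynomials with integral coefficients, hence integral, and so $\tau^p\equiv t$ and $\sigma^p\equiv s$. Put $K_1=K(\tau)$ and $L=K(\tau,\sigma)$.

\begin{lemma}\label{lem:tau}
We have $v(\tau)=\theta$, and $1,\tau,\dots,\tau^{p-1}$ is a valuation independent basis of $K_1|K$. Moreover $e(K_1|K)f(K_1|K)=p$.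
\end{lemma}

\begin{proof}
Since $v(t)<p\rho$, the congruence $\tau^p\equiv t$ gives $p\,v(\tau)=v(t)$. In Case~I we have $p\theta=\gamma\in\Gamma$ and $\theta\notin\Gamma$, so $\theta$ has order $p$ modulo $\Gamma=vK$; the values $i\theta$ for $0\le i<p$ lie in distinct cosets, and $e\ge p$. In Case~II we have $v(\tau)=0$ and $(\tau v)^p=\xi\notin k^p$, so $\tau v$ has degree $p$ over $k=Kv$, and $f\ge p$. In both cases Lemma~\ref{lem:indep} gives valuation independence, and $p\le ef\le[K_1:K]\le p$.
\end{proof}

The proof needs $vK=\Gamma$ and $Kv=k$; this is why only immediate extensions of $K_0$ were allowed in the construction of $K$.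

\subsection*{The immediate step}

\begin{proposition}\label{prop:sigma}
We have $v(\sigma-a_n-\tau b_n)=\lambda_n$ for all $n$, and $v(\sigma-w)<\rho$ for all $w\in K_1$.
\end{proposition}

\begin{proof}
By \eqref{eq:frob} and the congruences for $\sigma^p$ and $\tau^p$,
\[
(\sigma-a_n-\tau b_n)^p\equiv\sigma^p-a_n^p-\tau^pb_n^p\equiv s-a_n^p-tb_n^p .
\]
The right side has value $p\lambda_n<p\rho$ by Lemma~\ref{lem:s}. This gives the first statement.

Suppose that $w=\sum_{i<p}w_i\tau^i$, with $w_i\in K$, satisfies $v(\sigma-w)\ge\rho$. Since $\rho>\lambda_n$, the element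
\[
w-a_n-\tau b_n=(w_0-a_n)+(w_1-b_n)\tau+\sum_{2\le i<p}w_i\tau^i
\]
has value $\lambda_n$. By Lemma~\ref{lem:tau},
\[
v(w_0-a_n)\ge\lambda_n,\qquad v(w_1-b_n)\ge\lambda_n-\theta\qquad\text{for all }n .
\]
Fix $m$. As $\lambda_n\to\rho>\alpha_m$ and $\lambda_n-\theta\to\rho-\theta>\beta_m$, there is $n>m$ with $\lambda_n>\alpha_m$ and $\lambda_n-\theta>\beta_m$. Write $w_0-a_m=(w_0-a_n)+(a_n-a_m)$ and $w_1-b_m=(w_1-b_n)+(b_n-b_m)$. By \eqref{eq:pcs} the second summand has the smaller value in each case, so $v(w_0-a_m)=\alpha_m$ and $v(w_1-b_m)=\beta_m$. This holds for every $m$. By Proposition~\ref{prop:generic}, $w_0,w_1\in K$ are algebraically independent over $K_0$, which contradicts \eqref{eq:trdeg}.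
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:exist}]
The field $K$ has the required properties, and it remains to examine $L|K$. By Proposition~\ref{prop:sigma}, $\sigma\notin K_1$, so $[L:K_1]=p$ by Lemma~\ref{lem:cyclic}. The extension $L|K_1$ is unibranched because $K_1$ is henselian. The set $v(\sigma-K_1)$ has no maximum: for $w\in K_1$ we have $v(\sigma-w)<\rho$, hence $v(\sigma-w)<\lambda_n=v\bigl(\sigma-(a_n+\tau b_n)\bigr)$ for some $n$. By Lemma~\ref{lem:degp}, $L|K_1$ is immediate. With Lemma~\ref{lem:tau} we obtain
\[
[L:K]=p^2,\qquad e(L|K)f(L|K)=p,\qquad d(L|K,v)=p .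
\]
By Lemma~\ref{lem:cyclic}, $K(\tau)|K$ and $K(\sigma)|K$ are Galois of degree dividing $p$. So their compositum $L$ is Galois over $K$, and restriction embeds $\operatorname{Gal}(L|K)$ into $\mathbb Z/p\times\mathbb Z/p$. The group has order $p^2$, so it is $(\mathbb Z/p)^2$.
\end{proof}

\section{Tame extensions and the degree bound}\label{sec:tame}

Let $(K,v)$ be henselian with $\operatorname{char}Kv=p>0$, of any rank. The \emph{ramification field} $K^r$ is the fixed field in the separable closure $K^{\mathrm{sep}}$ of the group of all $\varphi\in\operatorname{Gal}(K^{\mathrm{sep}}|K)$ such that $\varphi(a)/a$ is a $1$-unit for every nonzero $a\in K^{\mathrm{sep}}$. We use the following standard facts, for which see for example \cite[Ch.~5]{EP} or \cite{End}: $K^r|K$ is Galois; $\operatorname{Gal}(K^{\mathrm{sep}}|K^r)$ is a pro-$p$ group; $K^rv$ is separably closed; and every finite subextension $L_0|K$ of $K^r|K$ is \emph{tame}, that is, $[L_0:K]=ef$, $p\nmid e$, and $L_0v|Kv$ is separable.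

Theorem~\ref{thm:degree} says that below the defect there is always a defectless part of degree divisible by $p$. The point is that a tame extension cannot play the role of $K_1$. Suppose that $x$ generates an immediate algebraic extension of a tame extension $L_0$. The better and better approximations to $x$ from $L_0$ have coordinates in $K$ that approximate something, and to contradict the algebraic maximality of $K$ that something must be algebraic. Coordinates are traces against the dual basis, which suggests a candidate, and the candidate works if the dual basis causes no loss of precision.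

\begin{lemma}\label{lem:dual}
Let $L_0|K$ be a finite tame extension of degree $m$, let $e_1,\dots,e_m$ be a valuation independent basis, and let $e_1^*,\dots,e_m^*$ be the dual basis for the trace form, so that $c_i=\operatorname{Tr}_{L_0|K}(e_i^*y)$ for $y=\sum c_ie_i$. Then $v(e_i^*)\ge-v(e_i)$ for all $i$.
\end{lemma}

Such bases exist when $L_0\subseteq K^r$: the first by Lemma~\ref{lem:indep}, the second because $L_0|K$ is separable.

\begin{proof}
Valuation independence gives $v(y)\le v(c_i)+v(e_i)$, that is,
\begin{equation}\label{eq:trace}
v\bigl(\operatorname{Tr}_{L_0|K}(e_i^*y)\bigr)\ge v(y)-v(e_i)\qquad(y\in L_0).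
\end{equation}
We find an integral $u\in L_0$ whose trace has value $0$. As $L_0v|Kv$ is finite separable, $L_0v=Kv(\bar\eta)$. By Hensel's lemma a monic lift of the minimal polynomial of $\bar\eta$ has a root $\eta\in L_0$ with residue $\bar\eta$. Put $K'=K(\eta)$. Then $[K':K]=f$, $K'v=L_0v$ and $[L_0:K']=e$. The basis $1,\eta,\dots,\eta^{f-1}$ of $K'|K$ is valuation independent and consists of elements of value $0$, so it is an $O_K$-basis of $O_{K'}$. The matrix of multiplication by $u\in O_{K'}$ in this basis has integral entries and reduces to the matrix of multiplication by $uv$. Hence the residue of $\operatorname{Tr}_{K'|K}(u)$ is the trace of $uv$. By separability we can choose $u$ so that this trace is nonzero. Since $p\nmid e$, the element $\operatorname{Tr}_{L_0|K}(u)=e\operatorname{Tr}_{K'|K}(u)$ has value $0$. Now \eqref{eq:trace} with $y=u/e_i^*$ reads $0\ge v(u)-v(e_i^*)-v(e_i)$, and $v(u)\ge0$.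
\end{proof}

\begin{proposition}\label{prop:tame}
If $(K,v)$ is algebraically maximal with $\operatorname{char}Kv=p$ and $L_0|K$ is a finite subextension of $K^r|K$, then $(L_0,v)$ is algebraically maximal.
\end{proposition}

\begin{proof}
Suppose that $L_0$ has a nontrivial immediate algebraic extension, and let $x\notin L_0$ be an element of it. Then $M=L_0(x)$ is a finite immediate extension, which we view inside $\widetilde K$. By Lemma~\ref{lem:nomax}, $\Lambda=v(x-L_0)$ has no maximum.

\emph{Coordinates of $x$.} Take bases as in Lemma~\ref{lem:dual}. Let $\varphi_1,\dots,\varphi_m$ be the $K$-embeddings of $L_0$ into $\widetilde K$, each extended in some way to $M$, and put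
\[
x_i=\sum_j\varphi_j(e_i^*x)\in\widetilde K .
\]
For $c=\sum c_ie_i\in L_0$ we have $c_i=\sum_j\varphi_j(e_i^*c)$, so $x_i-c_i=\sum_j\varphi_j\bigl(e_i^*(x-c)\bigr)$. Since $K$ is henselian, the $\varphi_j$ preserve $v$, and Lemma~\ref{lem:dual} gives
\begin{equation}\label{eq:descent}
v(x_i-c_i)\ge v(x-c)-v(e_i).
\end{equation}

\emph{Some $v(x_i-K)$ has no maximum.} Assume that for every $i$ there is $c_i\in K$ with $v(x_i-c_i)\ge\lambda-v(e_i)$ for all $\lambda\in\Lambda$, and put $c=\sum c_ie_i$. Let $\lambda=v(x-c')\in\Lambda$ with $c'=\sum c_i'e_i$. By \eqref{eq:descent} for $c'$ we have $v(x_i-c_i')\ge\lambda-v(e_i)$, hence $v(c_i-c_i')\ge\lambda-v(e_i)$ for all $i$. So $v(c-c')\ge\lambda$ and $v(x-c)\ge\lambda$. Thus $v(x-c)$ is a maximum of $\Lambda$, a contradiction. So there is an index $i$ such that for every $a\in K$ some $\lambda=v(x-c')\in\Lambda$ satisfies $v(x_i-a)<\lambda-v(e_i)$, and by \eqref{eq:descent} the right side is at most $v(x_i-c_i')$ with $c_i'\in K$. Hence $x_i\notin K$ and $v(x_i-K)$ has no maximum.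

\emph{A sequence of algebraic type.} Choose a well-ordered sequence $(a_\nu)$ in $K$ with $v(x_i-a_\nu)$ strictly increasing and cofinal in $v(x_i-K)$; it has no last element. For $\mu<\nu$ we get $v(a_\nu-a_\mu)=v(x_i-a_\mu)$, so the sequence is pseudo-Cauchy with limit $x_i$. A limit $a\in K$ would satisfy $v(a-a_\nu)=v(x_i-a_\nu)$, hence $v(x_i-a)\ge v(x_i-a_\nu)$ for all $\nu$, and $v(x_i-a)$ would be a maximum of $v(x_i-K)$. So there is no limit in $K$. Let $g$ be the minimal polynomial of $x_i$ over $K$. Each root is $x'=\varphi(x_i)$ with $\varphi\in\operatorname{Aut}(\widetilde K|K)$, so $v(a_\nu-x')=v(\varphi(a_\nu-x_i))=v(a_\nu-x_i)$. Therefore $v(g(a_\nu))=\deg(g)\,v(a_\nu-x_i)$ is strictly increasing. By Theorem~\ref{thm:kap}, $K$ has a nontrivial immediate algebraic extension, a contradiction.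
\end{proof}

\begin{remark}
Tameness enters only through Lemma~\ref{lem:dual}, and the fields of Section~\ref{sec:KL} show what fails without it. Take $c=p=2$, so $\tau^2+z\tau=t$, $v(z)=2\rho$, and the conjugate of $\tau$ is $\tau+z$. From $\operatorname{Tr}(1)=0$, $\operatorname{Tr}(\tau)=z$ and $\tau(\tau+z)=t\in K$ one reads off that the basis dual to $e_1=1$, $e_2=\tau$ is $e_1^*=(\tau+z)/z$, $e_2^*=1/z$. Here $v(e_2^*)=-2\rho<-\theta=-v(e_2)$. For $x=\sigma$ and embeddings that fix $\sigma$ we get $x_2=\sigma/z+\sigma/z=0$. With $c=a_n+\tau b_n$ and $n\ge2$, the left side of \eqref{eq:descent} for $i=2$ is $v(b_n)=\beta_1$, while the right side $\lambda_n-\theta$ tends to $\rho-\theta>\beta_1$.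
\end{remark}

The next lemma splits off the tame part; it is used for both remaining theorems.

\begin{lemma}\label{lem:split}
Let $(K,v)$ be algebraically maximal with $\operatorname{char}Kv=p$, let $L|K$ be finite separable with $d=d(L|K,v)>1$, and put $L_0=L\cap K^r$. Then $[L:L_0]$ is a power of $p$, $d(L|L_0,v)=d$, and $L|L_0$ is not immediate.
\end{lemma}

\begin{proof}
Let $H$ and $N$ be the subgroups of $\operatorname{Gal}(K^{\mathrm{sep}}|K)$ fixing $L$ and $K^r$. As $N$ is normal and $H$ is open, $HN$ is an open subgroup, and its fixed field is $L_0$. So $[L:L_0]=(HN:H)=(N:N\cap H)$ is the index of an open subgroup of a pro-$p$ group, a power of $p$. Since $L_0|K$ is tame, $d(L_0|K,v)=1$, and multiplicativity gives $d(L|L_0,v)=d$. If $L|L_0$ were immediate, Proposition~\ref{prop:tame} would give $L=L_0$ and $d=1$.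
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:degree}]
With $L_0$ as in Lemma~\ref{lem:split}, the integer $e(L|L_0)f(L|L_0)=[L:L_0]/d$ divides a power of $p$ and is not $1$. So $pd$ divides $[L:L_0]$, which divides $[L:K]$. As $d>1$ is a power of $p$, also $p^2$ divides $[L:K]$.
\end{proof}

\section{The possible value groups and residue fields}\label{sec:class}

\begin{proposition}\label{prop:discrete}
If $(K,v)$ is henselian with $vK\cong\mathbb Z$ and $L|K$ is finite separable, then $d(L|K,v)=1$.
\end{proposition}

\begin{proof}
The integral closure of $O_K$ in $L$ is the intersection of the valuation rings of the extensions of $v$ to $L$, so it is $O_L$. By separability it is a finitely generated $O_K$-module \cite[Ch.~I, \S4, Prop.~8]{Ser}. It is torsion-free, $O_K$ is a principal ideal domain, and $O_L$ spans $L$ over $K$; so $O_L$ is free of rank $[L:K]$. Let $\varpi$ be a uniformizer of $K$. Then $O_L/\varpi O_L$ has dimension $[L:K]$ over $Kv$. On the other hand $vL$ contains $vK$ with finite index $e$, so $O_L$ is a discrete valuation ring with $\varpi O_L=\mathfrak m_L^e$. Each of the $e$ quotients $\mathfrak m_L^i/\mathfrak m_L^{i+1}$,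 $0\le i<e$, has dimension $1$ over $Lv$, hence $f$ over $Kv$. So $[L:K]=ef$.
\end{proof}

Example~\ref{ex:model} shows that separability cannot be dropped here.

\begin{proposition}\label{prop:divisible}
Let $(K,v)$ be algebraically maximal with $\operatorname{char}Kv=p$, $vK=p\,vK$ and $Kv$ perfect. Then $d(L|K,v)=1$ for every finite separable extension $L|K$.
\end{proposition}

\begin{proof}
Suppose $d>1$ and let $L_0=L\cap K^r$. We show that $L|L_0$ is immediate, against Lemma~\ref{lem:split}.

\emph{Value groups.} The index $e_0=(vL_0:vK)$ is prime to $p$; write $1=ae_0+bp$ with integers $a,b$. For $\lambda\in vL_0$ we have $e_0\lambda\in vK=p\,vK$, so $\lambda=ae_0\lambda+pb\lambda\in p\,vL_0$. Thus $vL_0$ is $p$-divisible. The index $(vL:vL_0)$ divides $[L:L_0]$, so it is a power $p^r$. For $\lambda\in vL$ we get $p^r\lambda\in vL_0$, hence $p^r\lambda=p^r\lambda'$ with $\lambda'\in vL_0$, and $\lambda=\lambda'$ because $vL$ is torsion-free. So $vL=vL_0$.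

\emph{Residue fields.} The field $L_0v$ is a finite extension of the perfect field $Kv$, hence perfect. So $Lv|L_0v$ is separable and $Lv=L_0v(\bar\eta)$ for some $\bar\eta$. Let $q\in O_{L_0}[X]$ be a monic lift of the minimal polynomial of $\bar\eta$. By Hensel's lemma $q$ has a root $\eta\in L$ with residue $\bar\eta$. The reduction of $q$ is separable, so it has $\deg q$ simple roots in the separably closed field $K^rv$. Since $K^r$ is henselian, they lift to $\deg q$ distinct roots of $q$ in $K^r$. Hence $\eta\in L\cap K^r=L_0$, so $\bar\eta\in L_0v$ and $Lv=L_0v$.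
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:class}]
Suppose that $\operatorname{char}k=p>0$, $\Gamma\not\cong\mathbb Z$ and \eqref{eq:star} holds. A nonzero subgroup of $\mathbb R$ either has a least positive element, which then generates it, or has arbitrarily small positive elements and is dense. So $\Gamma$ is dense, and Theorem~\ref{thm:exist} gives the field.

Conversely, let $(K,v)$ be algebraically maximal with $vK=\Gamma$ and $Kv=k$, and let $L|K$ be finite separable with $d(L|K,v)>1$. In residue characteristic $0$ the defect is $1$, so $\operatorname{char}k=p>0$. Proposition~\ref{prop:discrete} gives $\Gamma\not\cong\mathbb Z$, and Proposition~\ref{prop:divisible} gives $\Gamma\neq p\Gamma$ or $k\neq k^p$.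
\end{proof}

\begin{thebibliography}{9}

\bibitem{problem}
\emph{Algebraically Maximal Discretely Valued Field},
\texttt{https://api.emergentmind.com/\allowbreak topics/\allowbreak algebraically-maximal-\allowbreak discretely-valued-field}

\bibitem{End}
Endler, \emph{Valuation Theory}.

\bibitem{EP}
Engler and Prestel, \emph{Valued Fields}.

\bibitem{Kap}
Kaplansky, \emph{Maximal fields with valuations}, Duke Math. J. \textbf{9} (1942).

\bibitem{Ser}
Serre, \emph{Local Fields}.

\end{thebibliography}
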